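# Algebraic closures without ultrafilters

## 1. A pair of points and the two square roots of $-1$

Let $T=\{s,s'\}$ be a set with exactly two elements, and let $\sigma$ be the permutation of $T$ that swaps them. Without naming either point, form
$$L_T=\{\,g:T\to\mathbb Q(i)\ :\ g(\sigma t)=\overline{g(t)}\ \text{ for both } t\in T\,\}$$
with pointwise addition and multiplication. This is a ring, because complex conjugation is a ring automorphism. What ring is it?

Choose the point $s$ for a moment. A function $g\in L_T$ is determined by $u=g(s)$, since $g(s')=\bar u$. Conversely every $u\in\mathbb Q(i)$ occurs: put $g(s)=u$, $g(s')=\bar u$; the condition at $s$ holds by definition, and at $s'$ it says $u=\overline{\bar u}$. So $g\mapsto g(s)$ is a ring isomorphism $L_T\to\mathbb Q(i)$, and $L_T$ is a field. The point $s$ was used to recognize $L_T$, but not to define it.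

Now look for square roots of $-1$ in $L_T$. For $t\in T$ let $g_t\in L_T$ be the function with $g_t(t)=i$ and $g_t(\sigma t)=-i$. Then $g_t^2=-1$ and $g_{\sigma t}=-g_t$, so $t\mapsto g_t$ is a bijection from $T$ onto the set of square roots of $-1$ in $L_T$. Moreover $\mathbb Q(i)$ has exactly two automorphisms, so there are exactly two isomorphisms $L_T\to\mathbb Q(i)$, namely $g\mapsto g(s)$ and $g\mapsto g(s')$. An isomorphism of $L_T$ with $\mathbb Q(i)$ is the same thing as a point of $T$.

Take a whole sequence $T^{(0)},T^{(1)},\dots$ of two-element sets and suppose that we live in a world where this sequence has no choice function. All the fields $L_{T^{(n)}}$ can still be formed at once. Each contains square roots of $-1$, and nobody has chosen one. A sequence of isomorphisms $L_{T^{(n)}}\to\mathbb Q(i)$, on the other hand, would be a choice function. So the existence of roots seems to be a cheap thing, available in a symmetric form, whereas pointing at a root is expensive.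

The usual proof that every field has an algebraic closure uses Zorn's lemma. The example makes one wonder how much choice the mere existence of algebraic closures carries. Here is a precise form of this question: must a world in which every field has an algebraic closure also contain the ultrafilters that one expects from choice?

## 2. The statements ACl and UL

We work in ZF, Zermelo–Fraenkel set theory without the axiom of choice.

**Definition.** A *proper filter* on a set $X$ is a family of nonempty subsets of $X$ that contains $X$ and is closed under finite intersections and supersets. An *ultrafilter* on $X$ is a proper filter $U$ such that for each $Y\subseteq X$ either $Y\in U$ or $X\setminus Y\in U$. It is *nonprincipal* if it contains no singleton. **UL**, the *ultrafilter lemma*, says that every proper filter on a set is contained in an ultrafilter on that set.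

We use two elementary facts. If $X$ is partitioned into finitely many pieces, exactly one piece is in a given ultrafilter $U$. Hence a nonprincipal ultrafilter contains no finite set, and so it contains every cofinite set. On a finite set UL needs no choice: a proper filter there has a least member, which is nonempty, and the sets containing one fixed element of it form an ultrafilter.

**Definition.** An *algebraic closure* of a field $K$ is an algebraic extension $L/K$ with $L$ algebraically closed. **ACl** says that every field has an algebraic closure.

In ZF, UL implies ACl; the source of the problem reports this, citing a 1992 paper of Banaschewski, and a proof will drop out of Section 3. The question is whether the two statements are equivalent, that is, whether ZF proves ACl $\Rightarrow$ UL. The answer is no, provided ZF is consistent.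

**Theorem 1.** If ZF is consistent, so is ZF + ACl + $\neg$UL.

**Theorem 2.** The model $N$ of ZF + ACl constructed below satisfies moreover:

* (a) there is an infinite set, a countable union of finite sets, carrying no nonprincipal ultrafilter (so UL fails);
* (b) some countable family of nonempty finite sets has no choice function, and for every $r\ge2$ some family of $r$-element sets has no choice function;
* (c) $\mathbb Q$ has two non-isomorphic algebraic closures.

So, if ZF is consistent, ACl does not yield in ZF that every infinite set carries a nonprincipal ultrafilter, nor choice for families of $r$-element sets for any $r\ge2$, nor countable choice for finite sets, nor uniqueness of the algebraic closure of $\mathbb Q$. Whether existence together with uniqueness of algebraic closures implies UL is not settled by what follows.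

## 3. The algebra of all roots

This section is pure algebra in ZF, with UL added where stated. Its purpose is to isolate the two places where UL produces something: a prime ideal, and an element of an infinite product of symmetric groups.

Let $K$ be a field and let $\mathrm{Pol}$ be the set of monic $f\in K[Y]$ of degree $d_f\ge1$.

**Definition.** Let
$$B=K[X_{f,i}: f\in\mathrm{Pol},\ 1\le i\le d_f]/I,$$
where $I$ is generated by the coefficients of all the polynomials $f(Y)-\prod_{i}(Y-X_{f,i})$ in $Y$. Let $\rho_{f,i}$ be the image of $X_{f,i}$ in $B$. For finite $E\subset\mathrm{Pol}$ let $B_E=K[\rho_{f,i}:f\in E]\subseteq B$. Let $W=\prod_{f\in\mathrm{Pol}}S_{d_f}$ and $W_E=\prod_{f\in E}S_{d_f}$.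

In words, $B$ adjoins a full list of roots for every polynomial, without deciding how the lists interact. To see what this means, use only one polynomial over $\mathbb Q$. For $f=Y^2+1$ the relations are $X_1+X_2=0$ and $X_1X_2=1$, so the algebra is $\mathbb Q[X]/(X^2+1)$, a field. For $f=Y^2-1$ the relations are $X_1+X_2=0$ and $X_1X_2=-1$, and we get $\mathbb Q[X]/(X^2-1)\cong\mathbb Q\times\mathbb Q$. This has two prime ideals, one saying "$\rho_1=1,\rho_2=-1$" and the other "$\rho_1=-1,\rho_2=1$", and $S_2$ interchanges them.

**Lemma 3.** In ZF the following hold.

* (i) $B\neq0$; hence $K\subseteq B$.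
* (ii) Each $\rho_{f,i}$ is a root of $f$, so $B$ is integral over $K$, and $K[F]$ is finite-dimensional over $K$ for each finite $F\subset B$. Also $B=\bigcup_EB_E$.
* (iii) If $\mathfrak m$ is a prime ideal of $B$, then $B/\mathfrak m$ is an algebraic closure of $K$.
* (iv) $W$ acts on $B$ by $K$-algebra automorphisms with $w\rho_{f,i}=\rho_{f,w_f(i)}$. Each $B_E$ is mapped onto itself, and $W$ acts on it through the finite group $W_E$.

*Proof.* We use that a single polynomial has a splitting field, unique up to $K$-isomorphism. The textbook proofs make finitely many choices for one polynomial, so they work in ZF.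

(i) If $B=0$, then $1\in I$, and an equation showing this involves only variables and generators belonging to the polynomials in some finite $E\subset\mathrm{Pol}$. Map the variables $X_{f,i}$, $f\in E$, to the roots of $f$, listed with multiplicity, in a splitting field of $\prod_{f\in E}f$. All generators of $I$ belonging to $f\in E$ go to $0$, so the equation becomes $1=0$ in a field. This is a contradiction.

(ii) In $B[Y]$ we have $f(Y)=\prod_i(Y-\rho_{f,i})$; put $Y=\rho_{f,i}$. So $B$ is generated by integral elements and is integral over $K$. An algebra generated by finitely many integral elements over $K$ is finite-dimensional. Every element of $B$ involves finitely many $\rho_{f,i}$.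

(iii) $B/\mathfrak m$ is a domain algebraic over $K$, hence a field, and every $f\in\mathrm{Pol}$ splits in it into linear factors. Let $g\in(B/\mathfrak m)[Y]$ be irreducible and let $\vartheta$ be the root of $g$ in $(B/\mathfrak m)[Y]/(g)$. It is algebraic over $B/\mathfrak m$, hence over $K$. Its minimal polynomial over $K$ splits in $B/\mathfrak m$, so $\vartheta$ is one of the roots there, $\vartheta\in B/\mathfrak m$, and $g$ is linear.

(iv) The permutation $X_{f,i}\mapsto X_{f,w_f(i)}$ of the variables fixes $\prod_i(Y-X_{f,i})$, hence maps $I$ onto $I$. The rest is immediate. ∎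

So ACl for $K$ follows as soon as $B$ has a prime ideal. The easiest case is a field $K$ that can be well-ordered, such as a countable one. Then $\mathrm{Pol}$ and $B$ can be well-ordered as well; write $B=\{a_\xi:\xi<\kappa\}$ for an ordinal $\kappa$. Put $I_0=0$, let $I_{\xi+1}=I_\xi+(a_\xi)$ if this ideal is proper and $I_{\xi+1}=I_\xi$ otherwise, and take unions at limits. The union $I_\kappa$ does not contain $1$. If $a_\xi\notin I_\kappa$ then $I_\xi+(a_\xi)=B$, so $I_\kappa+(a_\xi)=B$. Hence $I_\kappa$ is maximal, and no choice was used. Only fields without a well-ordering can cause trouble.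

For arbitrary $K$ we use UL through compactness.

**Lemma 4 (compactness, ZF + UL).** Let $F_x$ $(x\in X)$ be finite sets with $\Pi=\prod_xF_x\ne\emptyset$. Let $\mathcal Z$ be a family of subsets of $\Pi$ with the finite intersection property, such that membership in each $Z\in\mathcal Z$ depends only on finitely many coordinates. Then some $h\in\Pi$ lies in every $Z\in\mathcal Z$.

*Proof.* The finite intersections of members of $\mathcal Z$, together with $\Pi$, generate a proper filter on $\Pi$. Extend it to an ultrafilter $U$. For each $x$ the sets $\{g:g(x)=v\}$, $v\in F_x$, partition $\Pi$ into finitely many pieces; let $h(x)$ be the unique $v$ whose piece is in $U$. If $Z\in\mathcal Z$ depends only on the coordinates in the finite set $F$, then $\{g:g|_F=h|_F\}$ is a finite intersection of members of $U$, so it is in $U$ and meets $Z$. Hence $h\in Z$. ∎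

**Lemma 5 (ZF + UL).** $B$ has a prime ideal.

*Proof.* For finite $F\subset B$ let $Z_F\subseteq2^B$ be the set of those $h:B\to\{0,1\}$ for which $h^{-1}(1)\cap F=\mathfrak p\cap F$ for some prime ideal $\mathfrak p$ of $K[F]$. This depends only on $h|_F$. It is nonempty: $K[F]\neq0$ is finite-dimensional, so it has a proper ideal of maximal dimension, which is maximal and hence prime. Primes of $K[F\cup F']$ restrict to primes of $K[F]$ and of $K[F']$, so $Z_{F\cup F'}\subseteq Z_F\cap Z_{F'}$, and the $Z_F$ have the finite intersection property. Lemma 4 gives $h\in\bigcap_FZ_F$. Put $\mathfrak m=h^{-1}(1)$.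

Let $a,a'\in B$, put $F=\{0,1,a,a',a+a',aa'\}$, and let $\mathfrak p$ be a prime of $K[F]$ with $\mathfrak m\cap F=\mathfrak p\cap F$. Then $0\in\mathfrak m$ and $1\notin\mathfrak m$. If $a,a'\in\mathfrak m$, then $a+a'\in\mathfrak p\cap F\subseteq\mathfrak m$. If $a\in\mathfrak m$, then $aa'\in\mathfrak p$ because $a'\in K[F]$, so $aa'\in\mathfrak m$. If $aa'\in\mathfrak m$, then $a\in\mathfrak p$ or $a'\in\mathfrak p$, so $a\in\mathfrak m$ or $a'\in\mathfrak m$. Thus $\mathfrak m$ is a prime ideal. ∎

With Lemma 3(iii) this proves UL $\Rightarrow$ ACl in ZF. The next lemma compares two closures obtained in this way.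

**Lemma 6 (ZF + UL).** Let $\mathfrak m,\mathfrak m'$ be prime ideals of $B$. There is $w\in W$ with $w(\mathfrak m)=\mathfrak m'$.

*Proof.* For finite $E\subset\mathrm{Pol}$ let $Z_E=\{w\in W:w(\mathfrak m\cap B_E)=\mathfrak m'\cap B_E\}$. It depends only on $w|_E$.

It is nonempty. The images $\Sigma$ and $\Sigma'$ of $B_E$ in $B/\mathfrak m$ and $B/\mathfrak m'$ are finite-dimensional domains, hence fields. Each is generated over $K$ by the roots of $\prod_{f\in E}f$, which splits there, so both are splitting fields of this polynomial. Let $\vartheta:\Sigma\to\Sigma'$ be a $K$-isomorphism. Write $\bar\rho_{f,i}\in\Sigma$ and $\bar\rho'_{f,i}\in\Sigma'$ for the images of $\rho_{f,i}$. For $f\in E$,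
$$\prod_i(Y-\vartheta(\bar\rho_{f,i}))=f(Y)=\prod_i(Y-\bar\rho'_{f,i}),$$
so the two lists of roots agree as multisets, and there is $w_f\in S_{d_f}$ with $\vartheta(\bar\rho_{f,i})=\bar\rho'_{f,w_f(i)}$ for all $i$. Put $w_f=1$ for $f\notin E$. The $K$-algebra maps $a\mapsto\vartheta(a\bmod\mathfrak m)$ and $a\mapsto w(a)\bmod\mathfrak m'$ on $B_E$ agree on the generators $\rho_{f,i}$, so they are equal. Hence for $a\in B_E$ we have $a\in\mathfrak m\Leftrightarrow w(a)\in\mathfrak m'$. Since $wB_E=B_E$, this says $w\in Z_E$.

If $w\in Z_{E\cup E'}$, intersect $w(\mathfrak m\cap B_{E\cup E'})=\mathfrak m'\cap B_{E\cup E'}$ with $B_E=wB_E$ to get $w\in Z_E$; likewise $w\in Z_{E'}$. So the $Z_E$ have the finite intersection property. Since $1\in W$, Lemma 4 applies and gives $w\in\bigcap_EZ_E$. Because $B=\bigcup_EB_E$, we get $w(\mathfrak m)=\mathfrak m'$. ∎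

## 4. Swaps do not lift, long cycles do

A first attempt to prove ACl $\Rightarrow$ UL would code choices into a field: attach to a two-element set $T$ a quadratic equation whose roots are labeled by $T$, and read off a choice from an algebraic closure. Section 1 shows where this stops. A closure contains both roots and prefers neither; $L_T$ contains a root of $-1$ for each point of $T$ and chooses no point. One gets a choice only from an isomorphism with a second closure in which the roots carry names, and ACl does not supply isomorphisms.

So one should try to build a model where ACl holds and UL fails. The natural first design uses a sequence of independent pairs, with the swaps as the symmetries of the model, and asks each algebraic closure to inherit these symmetries, as $L_T$ does. This meets an obstruction already at a single pair. Let $T$ be a pair with swap $\sigma$ and let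
$$K_T=\{g:T\to\mathbb Q(\sqrt5): g(\sigma t)=g(t)^{c}\},$$
where $c$ is the nontrivial automorphism of $\mathbb Q(\sqrt5)$. As before $K_T\cong\mathbb Q(\sqrt5)$, and the swap acts on $K_T$ by $g\mapsto g\circ\sigma$, which is the nontrivial automorphism. Suppose that $L\supseteq K_T$ is a field containing a primitive fifth root of unity $\zeta$, and that $\alpha$ is an automorphism of $L$ with $\alpha^2=1$ which extends the action of the swap. The element $\delta=\zeta+\zeta^4-\zeta^2-\zeta^3$ satisfies $\delta^2=5$, so it is one of the two square roots of $5$ in $L$, which both lie in $K_T$; hence $\alpha(\delta)=-\delta$. Now $\alpha(\zeta)=\zeta^k$ with $k\in\{1,2,3,4\}$, and $k=1,4$ fix $\delta$. So $k\in\{2,3\}$, and $\alpha^2(\zeta)=\zeta^{k^2}=\zeta^4\ne\zeta$, contradicting $\alpha^2=1$. A symmetry of order two on $K_T$ cannot be kept of order two on a closure.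

The obstruction suggests its own cure. Let $\tau$ be the automorphism $\zeta\mapsto\zeta^2$ of $\mathbb Q(\zeta)$, of order $4$. On the pair $T$ the condition $g(\sigma t)=\tau(g(t))$ for $g:T\to\mathbb Q(\zeta)$ gives $g(t)=\tau^2(g(t))$, so all values lie in the fixed field $\mathbb Q(\sqrt5)$ of $\tau^2$; the resulting field is too small. But take a set $T'$ of four points with a $4$-cycle $\sigma$. The functions $g:T'\to\mathbb Q(\zeta)$ with $g(\sigma t)=\tau(g(t))$ form a field, which evaluation at any point maps isomorphically onto $\mathbb Q(\zeta)$, since $\tau^4=1$. If $T'$ lies over $T$ two-to-one, compatibly with $\sigma$, this field contains a copy of $K_T$: pull functions back from $T$ to $T'$. So the lift may have larger order than the symmetry it lifts, if longer cycles are waiting above the short one.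

This fixes the design. We want finite cycles $T_1,T_2,T_3,\dots$ with $|T_n|=n!$, each mapped to the previous one compatibly with the rotation $\sigma$, in a model $N$ without a branch through them. Adjoining a branch $b$ to $N$ should give a model of UL. There the field $K\in N$ has the closure $B/\mathfrak m_b$, which depends on $b$. The branches $b$ and $b+1=\sigma(b)$ give closures that Lemma 6 identifies by some $w_b\in W$. The elements of a closure in $N$ will be functions $g$ on a finite cycle $T_n$ with "$g(b+1)=w_b(g(b))$". No condition relates the maps $w_b,w_{b+1},w_{b+2},\dots$ to each other, because there is just one generator. Going once around a cycle produces an element of a finite group $W_E$ which is usually not $1$; its $|W_E|$-th power is $1$, so going around a longer cycle does no harm.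

## 5. The models $L(X)$ and the basic Cohen model

**The ground model and relative consistency.** Let $M$ be a countable transitive model of ZFC + $V=L$. This yields the relative consistency statement in the usual way. If ZF is consistent, so is ZFC + $V=L$. By reflection, Löwenheim–Skolem and collapse, every finite list of axioms of ZFC + $V=L$ has a countable transitive model. So the theory stays consistent after adding a constant $M$ with the axioms "$M$ is countable and transitive" and "$M\models\varphi$" for each axiom $\varphi$ of ZFC + $V=L$. In this theory we shall construct $N$ and prove $N\models\varphi$ for each axiom $\varphi$ of ZF, and $N\models$ ACl, $N\models\neg$UL. A contradiction derived from ZF + ACl + $\neg$UL would use finitely many axioms, all true in $N$, which is impossible.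

We use standard forcing, including the forcing theorem and the definability of forcing over ground models of ZF. A stronger condition is called an *extension*. $\mathrm{Fn}(I,2)$ is the set of finite partial functions $I\to2$ ordered by reverse inclusion. A condition of $\mathrm{Fn}(I\times\omega,2)$ *mentions* $i\in I$ if it has a pair $(i,k)$ in its domain, and then $p(i,\cdot)$ is the finite partial function $k\mapsto p(i,k)$.

**Definition.** Let $X$ be a set in some transitive model of ZF with the same ordinals as $M$. Put $L_0(X)=\mathrm{tc}(\{X\})$, the transitive closure; let $L_{\beta+1}(X)=\mathrm{Def}(L_\beta(X))$ be the set of subsets of $L_\beta(X)$ definable over it with parameters; take unions at limits; and let $L(X)=\bigcup_{\beta\in M}L_\beta(X)$.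

It is a textbook fact that $L(X)$ is the least transitive model of ZF containing $X$ and all ordinals of $M$. Since $M\models V=L$, we have $M\subseteq L(X)$.

**Lemma 7.** There is a class function $F_X$ from $\mathrm{Ord}\times\mathrm{tc}(\{X\})^{<\omega}$ onto $L(X)$, definable in $L(X)$ from $X$ by a formula not depending on $X$.

*Proof.* A *code* is a pair $(\vec\alpha,s)$ of a finite sequence of ordinals and a finite sequence from $\mathrm{tc}(\{X\})$. A finite sequence of codes can be packed into one code by concatenating and recording the lengths in front. By recursion on $\beta$ define partial maps $G_\beta$ from codes onto $L_\beta(X)$. Put $G_0(\langle\rangle,\langle v\rangle)=v$. A code for an element of $L_{\beta+1}(X)$ packs the number of a formula and finitely many codes $c_1,\dots,c_r$ from the domain of $G_\beta$; its value is the subset of $L_\beta(X)$ defined by the formula with parameters $G_\beta(c_1),\dots,G_\beta(c_r)$. At a limit, a code consists of some smaller $\beta$ followed by a code for $G_\beta$. Finite sequences of ordinals are definably coded by ordinals. So let $F_X(\xi,s)=G_\beta(\vec\alpha,s)$, where $\xi$ codes the sequence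 $\beta{}^\frown\vec\alpha$, if this is defined, and $F_X(\xi,s)=\emptyset$ otherwise. ∎

**Definition.** Let $Q=\mathrm{Fn}(\omega\times\omega,2)$. A permutation $\pi\in M$ of $\omega$ acts on $Q$ by $(\pi q)(\pi(l),k)=q(l,k)$, and hence on $Q$-names. A name has *support* $e\subset\omega$, $e$ finite, if it is fixed by every $\pi$ that fixes $e$ pointwise. Let $y=(y_l)_{l<\omega}$ be $Q$-generic over $M$, $y_l\in2^\omega$. The *basic Cohen model* $\mathcal C\subset M[y]$ consists of the values of the names that hereditarily have finite supports.

It is a model of ZF. The canonical name $\dot y_l$ has support $\{l\}$, and the canonical name $\dot A$ of $A=\{y_l:l<\omega\}$ has support $\emptyset$, so $A\in\mathcal C$. By genericity the $y_l$ are distinct. We use the symmetry lemma: $q\Vdash\psi(\dot u)$ iff $\pi q\Vdash\psi(\pi\dot u)$.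

The proof uses one non-textbook result.

**(HL)** (J. D. Halpern, A. Lévy, *The Boolean prime ideal theorem does not imply the axiom of choice*, Proc. Symp. Pure Math. XIII/1, AMS 1971, 83–134; see also Jech, *The Axiom of Choice*.) The basic Cohen model satisfies the Boolean prime ideal theorem: every Boolean algebra with $0\ne1$ has a prime ideal.

Hence $\mathcal C\models$ UL: given a proper filter on $X$, apply the theorem to the power set of $X$ modulo the filter, take the complementary ultrafilter of a prime ideal, and pull it back.

**Lemma 8.** $\mathcal C=L(A)$. Hence $L(A)\models$ UL.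

*Proof.* Since $\mathcal C\models$ ZF is transitive and contains $A$ and the ordinals of $M$, $L(A)\subseteq\mathcal C$. Suppose equality fails, and let $u\in\mathcal C\setminus L(A)$ have minimal rank, so that $u\subset L(A)$. The elements of $\mathrm{tc}(\{A\})$ other than $A$ and its elements are hereditarily finite. These are coded by natural numbers, and $A$ itself is allowed as a parameter. So Lemma 7 gives a class function $F$ from $\mathrm{Ord}\times A^{<\omega}$ onto $L(A)$, definable in $L(A)$ from $A$. By replacement in $M[y]$ there is an ordinal $\theta$ with $u\subset F[\theta\times A^{<\omega}]$. Put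
$$U=\{(\xi,s)\in\theta\times A^{<\omega}:F(\xi,s)\in u\}.$$
Then $u=F[U]$, so it suffices to show $U\in L(A)$; this contradicts $u\notin L(A)$.

Let $\dot u$ be a name for $u$ with finite support $e$.

**Step 1: only the coordinates in sight matter.** Let $\vec l$ be a finite tuple from $\omega$, let $q\Vdash F(\xi,\dot y_{\vec l})\in\dot u$, and let $q'$ be the restriction of $q$ to the indices in $e\cup\vec l$. We claim that $q'$ forces the same statement. Otherwise some $r\le q'$ forces the negation. Choose a permutation $\pi$ of $\omega$ that fixes $e\cup\vec l$ pointwise and moves the other indices mentioned in $q$ off those mentioned in $r$. On indices in $e\cup\vec l$, the condition $\pi q$ agrees with $q'$, which $r$ extends; elsewhere $\pi q$ and $r$ mention no common index. So $\pi q$ and $r$ are compatible. But $\pi$ fixes $\dot u$, $\dot A$ (hence the definition of $F$) and $\dot y_{\vec l}$, so $\pi q$ forces $F(\xi,\dot y_{\vec l})\in\dot u$. This is a contradiction.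

**Step 2: a description of $U$ inside $L(A)$.** We claim that, for $\xi<\theta$ and $s\in A^{<\omega}$, $(\xi,s)\in U$ iff there are

* a tuple $\vec l$ from $\omega$ of the same length as $s$ with $(l_p=l_{p'}\Leftrightarrow s_p=s_{p'})$ and $(l_p=i\Leftrightarrow s_p=y_i$ for $i\in e)$, and
* a $q\in Q$ mentioning only indices in $e\cup\vec l$ such that $q\Vdash F(\xi,\dot y_{\vec l})\in\dot u$, $q(i,\cdot)\subset y_i$ for $i\in e$, and $q(l_p,\cdot)\subset s_p$ for all $p$.

For the forward direction let $\vec l$ be the tuple of true indices, $s_p=y_{l_p}$; take $q$ in the generic filter forcing the statement, and restrict it by Step 1. For the converse let $\vec l^*$ be the true indices of $s$. The tuples $\vec l$ and $\vec l^*$ have the same equality pattern and the same relation to $e$, so the assignment $l_p\mapsto l^*_p$, together with the identity on $e$, is a well-defined finite injection, and it extends to a permutation $\pi\in M$ of $\omega$. Then $\pi q$ mentions only indices in $e\cup\vec l^*$, with $(\pi q)(i,\cdot)=q(i,\cdot)\subset y_i$ for $i\in e$ and $(\pi q)(l^*_p,\cdot)=q(l_p,\cdot)\subset s_p=y_{l^*_p}$. So $\pi q$ is in the generic filter,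 and it forces $F(\xi,\dot y_{\vec l^*})\in\dot u$. Hence $F(\xi,s)\in u$.

The relation $\{(\xi,\vec l,q):\xi<\theta,\ q\Vdash F(\xi,\dot y_{\vec l})\in\dot u\}$ is a set in $M\subseteq L(A)$ by definability of forcing, and the finite sequence $\langle y_i\rangle_{i\in e}$ is in $L(A)$. So the claim defines $U$ inside $L(A)$. ∎

## 6. Cohen reals hung on a tree of cycles

We now arrange the set $A$ into a tree of cycles and throw away everything but the tree.

Let $J=\{(n,c):n\ge1,\ c\in\mathbb Z/n!\}$ and let $k:J\to\omega$ be a bijection in $M$. For $j=(n,c)$ and $z\in\mathbb Z$ put $j+z=(n,c+z)$; the *level* of $j$ is $n$. By genericity each $y_l$ has the form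
$$y_l=0^{k_l}{}^\frown1^\frown y_l',$$
and each natural number equals $k_l$ for infinitely many $l$. Let $x_{j,i}=y_l'$, where $l$ is the $i$-th index (counted from $0$) with $k_l=k(j)$. So the block of leading zeros of a real in $A$ tells to which $j\in J$ the rest of it belongs. Let $P=\mathrm{Fn}((J\times\omega)\times\omega,2)$.

**Lemma 9.** $x=(x_{j,i})$ is $P$-generic over $M$.

*Proof.* Let $D\in M$ be dense in $P$ and closed under extension, and let $q_0\in Q$. We find $q_2\le q_0$ forcing that $x$ extends a member of $D$; by density this suffices. Extend $q_0$ to $q_1$ such that for some $h$, $q_1$ mentions exactly the indices $l<h$, and each $q_1(l,\cdot)$ is a finite string $0^{k_l}1r_l$. This determines, for each $l<h$, the pair $(j,i)$ with $x_{j,i}=y'_l$; let $p_1((j,i),\cdot)=r_l$ for these pairs. Choose $p_2\le p_1$ in $D$. Extend $p_2$, inside $D$, so that each $p_2((j,i),\cdot)$ is a (possibly empty) string. By also considering pairs with empty strings we may assume that, for each $j$, the $i$'s under consideration (those mentioned in $p_2$, those coming from some $l<h$, and the added ones) form an initial segment of $\omega$. Let $q_2$ extend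 $q_1$ as follows: lengthen the old strings $0^{k_l}1r_l$ to $0^{k_l}1\,p_2((j,i),\cdot)$, and use new indices $l=h,h+1,\dots$ with strings $0^{k(j)}1\,p_2((j,i),\cdot)$ for the new pairs $(j,i)$, taking for each $j$ the new $i$'s in increasing order. Then the $i$-th index with $k_l=k(j)$ is the one intended, and $q_2$ forces that $x$ extends $p_2\in D$. ∎

In particular the reals $x_{j,i}$ are distinct. Put
$$a_j=\{x_{j,i}:i\in\omega\}=\{u\in2^\omega:0^{k(j)}1u\in A\}.$$
These sets are nonempty and pairwise disjoint.

**Definition.** Let $T_n=\{a_{(n,c)}:c\in\mathbb Z/n!\}$ and $\mathbb T=\bigcup_{n\ge1}T_n$. Write $a_{(n,c)}\preceq a_{(n',c')}$, and say that $a_{(n',c')}$ *extends* $a_{(n,c)}$, iff $n'\ge n$ and $c'\equiv c\pmod{n!}$. Let $\sigma(a_j)=a_{j+1}$. Let $S=(\langle T_n\rangle_{n\ge1},\preceq,\sigma)$ and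
$$N:=L(S)\models\mathrm{ZF}.$$

So $\mathbb T$ is a tree with levels $T_n$ of size $n!$, and $\sigma$ is an automorphism of it that rotates each level in one cycle. For instance $T_1$ is a point, $T_2=\{a_{(2,0)},a_{(2,1)}\}$ is a pair, and over $a_{(2,0)}$ lie the nodes $a_{(3,0)},a_{(3,2)},a_{(3,4)}$ of the $6$-cycle $T_3$. These three form one orbit of $\sigma^2=\sigma^{2!}$ on $T_3$. In general, for $n\ge m$ the extensions in $T_n$ of a node $t\in T_m$ form a single $\sigma^{m!}$-orbit, because they are the $a_{(n,c')}$ with $c'$ in one residue class mod $m!$. The labels $(n,c)$ are not part of $S$. The model $N$ is given the cycles, the maps between them and the rotation, but no base points. The next lemma makes this precise, and everything in $N$ that fails will fail because of it.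

**Lemma 10.** For every $Y\in N$ with $Y\subseteq\mathbb T$ there is $m\ge1$ with $\sigma^{m!}(Y)=Y$.

*Proof.* **Step 1: reduce to finitely many reals.** By Lemma 7, $Y$ is definable in $N$ from $S$, ordinals and finitely many elements of $\mathrm{tc}(\{S\})$. An element of $\mathrm{tc}(\{S\})$ is $S$, or a set entering the construction of the triple $S$ (definable from $S$), or $T_n$ or a piece of the ordered pair $(n,T_n)$, or an ordered pair of nodes or a piece of it, or a node $a_j$, or a real $x_{j,i}$, or hereditarily finite. So it is definable from $S$, a hereditarily finite set and finitely many $a_j$'s and $x_{j,i}$'s. Hereditarily finite sets are definable from natural numbers. Finally $a_j$ is the unique element of $\mathbb T$ containing $x_{j,0}$. So there are a formula $\varphi$, ordinals $\vec\xi$ and a finite $e\subset J\times\omega$ such that, with $x_e=\langle x_{j,i}\rangle_{(j,i)\in e}$,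
$$Y=\{v\in\mathbb T:N\models\varphi(v,S,\vec\xi,x_e)\}.$$
Let $m\ge1$ be at least as large as the level of $j$ for each $(j,i)\in e$. Let $z\in\{m!,-m!\}$. It suffices to show that $a_j\in Y$ implies $a_{j+z}\in Y$: the two values of $z$ give $\sigma^{m!}(Y)\subseteq Y$ and $\sigma^{-m!}(Y)\subseteq Y$.

**Step 2: a permutation that realizes the shift.** Suppose $a_j\in Y$ and $a_{j+z}\notin Y$. By Lemma 9 we may compute $S$ and $L(S)$ in the $P$-extension $M[x]$. Some $p$ in the $P$-generic filter forces
$$L(\dot S)\models\varphi(\dot a_j,\dot S,\vec\xi,\dot x_e)\wedge\neg\varphi(\dot a_{j+z},\dot S,\vec\xi,\dot x_e).$$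
Let $h$ be such that $p$ mentions only pairs $(j',i)$ with $i<h$. Let $\chi$ be the permutation of $\omega$ swapping $i\leftrightarrow h+i$ for $i<h$ and fixing all other points. Define
$$\pi(j',i)=\begin{cases}(j',i)&\text{if }j'+z=j',\\(j'+z,\chi(i))&\text{otherwise.}\end{cases}$$
Whether $j'+z=j'$ depends only on the level of $j'$, so $\pi$ is a permutation of $J\times\omega$, and $\pi\in M$. If $j'$ has level $n\le m$, then $n!\mid m!$, so $j'+z=j'$. Hence $\pi$ fixes $e$ pointwise.

**Step 3: the shift leaves $S$ alone and is compatible with $p$.** The automorphism of $P$ induced by $\pi$, $(\pi p)(\pi(j',i),\cdot)=p((j',i),\cdot)$, takes $\dot x_{j',i}$ to $\dot x_{\pi(j',i)}$. So for every $j'$ it takes $\dot a_{j'}$ to a name forced equal to $\dot a_{j'+z}$. It takes $\dot S$ to a name forced equal to $\dot S$, because $j'\mapsto j'+z$ preserves levels, the congruences defining $\preceq$, and the map $j'\mapsto j'+1$. If $(j',i)$ and $\pi(j',i)$ are both mentioned in $p$, then $\pi(j',i)=(j',i)$, since otherwise the second coordinate of $\pi(j',i)$ is $\chi(i)=h+i\ge h$. So at every pair mentioned in both $p$ and $\pi p$, the two conditions agree, and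 they are compatible. But
$$\pi p\Vdash L(\dot S)\models\varphi(\dot a_{j+z},\dot S,\vec\xi,\dot x_e),$$
which contradicts what $p$ forces. ∎

As an illustration, the set $\{a_{(3,0)}\}$ is in $N$; it is invariant under $\sigma^{3!}$ and not under $\sigma^{2!}$. A branch, on the other hand, cannot be in $N$: it has one node in $T_{m+1}$, which $\sigma^{m!}$ moves.

**Corollary 11.** Every dense $D\subseteq\mathbb T$ in $N$ that is closed under extension contains some $T_n$; hence it contains $T_{n'}$ for all $n'\ge n$.

*Proof.* Take $m$ for $D$ from Lemma 10. Each of the finitely many $t\in T_m$ has an extension in $D$. Since $D$ is closed under extension, we may take these at one common level $n\ge m$. The extensions of $t$ in $T_n$ form a single $\sigma^{m!}$-orbit, and $D$ is $\sigma^{m!}$-invariant, so they are all in $D$. Every node of $T_n$ extends some $t\in T_m$, so $T_n\subseteq D$. ∎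

## 7. Branches $b_0+z$ and what they decide

We regard $\mathbb T$ as a forcing notion in $N$, extension in the tree being the stronger condition. For $z\in\mathbb Z$ let
$$b_0+z=\langle a_{(n,\,z\bmod n!)}\rangle_{n\ge1}.$$
For a branch $b$ write $b_n$ for its node in $T_n$ and $b+1=\sigma(b)$; then $(b_0+z)+1=b_0+(z+1)$. Every $t\in\mathbb T$ lies on some $b_0+z$. There are further branches, but these countably many suffice.

Each $b_0+z$ is a $\mathbb T$-generic filter over $N$. Indeed a branch is a filter; if $D\in N$ is dense, the set of nodes extending some member of $D$ is dense and closed under extension, so by Corollary 11 it contains a node of $b_0+z$, and the member of $D$ below this node is on $b_0+z$ as well. Let $\dot b$ be the canonical name of the generic branch.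

**Lemma 12.** $N[b_0+z]=N[b_0]=L(A)$ for all $z\in\mathbb Z$. In particular $N[b_0]\models$ UL.

*Proof.* The branches $b_0$ and $b_0+z$ are interdefinable using $\sigma\in N$, which gives the first equality. In $N[b_0]$ we recover the labels: $a_{(n,c)}=\sigma^c((b_0)_n)$. So $A=\{0^{k(j)}1u:j\in J,\ u\in a_j\}\in N[b_0]$, and $L(A)\subseteq N[b_0]$. Conversely the map $j\mapsto a_j$ lies in $L(A)$, as it is defined from $A$ and $k$. So $S,b_0\in L(A)$ and $N[b_0]\subseteq L(A)$. Now use Lemma 8. ∎

For a formula $\psi$ with parameters in $N$ we have
$$1\Vdash_{\mathbb T}\psi(\dot b)\quad\Longleftrightarrow\quad N[b_0]\models\psi(b_0+z)\ \text{ for all }z\in\mathbb Z.\tag{1}$$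
The forward direction holds because $b_0+z$ is generic and $N[b_0+z]=N[b_0]$. For the converse, given $t\in\mathbb T$, choose $z$ with $t$ on $b_0+z$. Some $t'$ on $b_0+z$ forces $\psi(\dot b)$, and $t,t'$ are comparable, so the higher of the two extends $t$ and forces $\psi(\dot b)$. Thus the conditions forcing $\psi(\dot b)$ are dense, and $1$ forces it.

The last tool converts objects that exist in $N[b_0]$ into recipes in $N$: a recipe reads a branch up to a finite level, depending on $x$, and outputs a value at $x$. A simple instance: $N$ contains no branch, but it contains the recipe "at $n$, output the node of the branch in $T_n$", that is, the identity maps $T_n\to T_n$.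

**Lemma 13.** Let $\langle F_x:x\in X\rangle\in N$ be a family of finite sets and $\Phi$ a formula with parameters in $N$ such that for all $z\in\mathbb Z$, $N[b_0]\models\exists h\in\prod_xF_x\ \Phi(b_0+z,h)$. Then there is in $N$ a function $x\mapsto(n_x,\eta_x)$ with $\eta_x:T_{n_x}\to F_x$ such that for each $b=b_0+z$ $(z\in\mathbb Z)$ the function $h_b:x\mapsto\eta_x(b_{n_x})$ satisfies $N[b_0]\models\Phi(b,h_b)$.

*Proof.* **Step 1: names, one for each node of a single finite level.** Let $D\in N$ be the set of $t$ for which some name $\dot h$ in $N$ satisfies $t\Vdash\dot h\in\prod_xF_x\wedge\Phi(\dot b,\dot h)$. It is closed under extension. It is dense: given $t$, take $z$ with $t$ on $b_0+z$ and an $h\in N[b_0]=N[b_0+z]$ as in the hypothesis, and a name $\dot h$ whose value at $b_0+z$ is $h$. Some condition on $b_0+z$ beyond $t$ forces the statement. By Corollary 11, $D$ contains some $T_m$. Now work in $N$. For each of the finitely many $s\in T_m$ the class of suitable names is nonempty; its members of least rank form a nonempty set; and finitely many choices, which ZF allows, give names $\dot h_s$ $(s\in T_m)$.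

**Step 2: decide each value at a finite level.** Still in $N$, for $x\in X$ consider the set of $t$ of level $\ge m$ which decide $\dot h_s(x)$, where $s\in T_m$ is the node below $t$; that is, $t\Vdash\dot h_s(x)=v$ for some $v\in F_x$. It is dense and closed under extension. By Corollary 11 let $n_x\ge m$ be least such that it contains $T_{n_x}$, and for $t\in T_{n_x}$ let $\eta_x(t)$ be the value decided by $t$. No choice is made here, so $x\mapsto(n_x,\eta_x)$ is in $N$.

**Step 3: evaluate.** Let $b=b_0+z$ and $s=b_m$. Let $h$ be the value of $\dot h_s$ at $b$. Since $s$ is on $b$, $N[b_0]\models h\in\prod_xF_x\wedge\Phi(b,h)$. For each $x$ the node $b_{n_x}$ is on $b$ and lies above $s$, so $h(x)=\eta_x(b_{n_x})=h_b(x)$. Thus $h_b=h$. ∎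

## 8. Invariant subsets against ultrafilters and choice functions

Here Lemma 10 does all the work. We prove Theorem 2(a) and (b), except that $N\models$ ACl is left to the next section.

**Proof of (a).** In $N$, $\mathbb T$ is infinite and is the union of the countably many finite sets $T_n$. Suppose $U\in N$ is a nonprincipal ultrafilter on $\mathbb T$. For each $n$ the set $\bigcup_{k\ge n}T_k$ is cofinite, hence in $U$, and it is partitioned into the finitely many cones above the nodes of $T_n$. Exactly one of these cones is in $U$. Any two of the nodes so selected, at various levels $n$, have cones that meet, so they are comparable. Hence they form a branch $\beta\in N$. By Lemma 10, $\beta$, as a set of nodes, is $\sigma^{m!}$-invariant for some $m\ge1$. But $\sigma^{m!}$ has no fixed point on $T_{m+1}$, since $(m+1)!\nmid m!$, while $\beta\cap T_{m+1}$ is a singleton. This is a contradiction. In particular the proper filter of cofinite subsets of $\mathbb T$ extends to no ultrafilter in $N$, because such an ultrafilter would be nonprincipal. So UL fails in $N$. ∎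

**Proof of (b).** If $g\in N$ were a choice function for the countable family $\langle T_n\rangle_n$, then $\mathrm{ran}(g)\subseteq\mathbb T$ would meet each $T_n$ in a singleton and be $\sigma^{m!}$-invariant for some $m\ge1$, with the same contradiction at $T_{m+1}$.

Now let $r\ge2$ and $n_k=r^{k+1}$ for $k\ge0$, so that $r^{k+1}\mid n_k!$. Let $O_k$ be the set of $\sigma^{r^k}$-orbits on $T_{n_k}$; in terms of labels these are the residue classes mod $r^k$. For $o\in O_k$ let $\mathcal P_o$ be the set of $\sigma^{r^{k+1}}$-orbits contained in $o$. It has $r$ elements, since a class mod $r^k$ splits into $r$ classes mod $r^{k+1}$. (For $r=2$, $k=0$ the only orbit is $T_2$, and $\mathcal P_{T_2}$ consists of the two singletons in $T_2$. For $k=1$ there are two orbits on $T_4$, each split into two.) All of this is in $N$. Suppose $g\in N$ is a choice function for $\{\mathcal P_o:o\in\bigcup_kO_k\}$. By Lemma 10 the set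
$$Y=\bigcup_og(\mathcal P_o)\subseteq\mathbb T$$
is $\sigma^{m!}$-invariant for some $m\ge1$. Let $k$ be largest with $r^k\mid m!$, and let $o\in O_k$. Then $\sigma^{m!}$ preserves $o$. The sets $o'$ with $o'\in\bigcup_{k'}O_{k'}$ are pairwise disjoint, because the $n_{k'}$ are distinct; hence $Y\cap o=g(\mathcal P_o)$, and $\sigma^{m!}$ preserves this set. It is a single $\sigma^{r^{k+1}}$-orbit, that is, one residue class mod $r^{k+1}$ in $\mathbb Z/n_k!$. Since $r^{k+1}\mid n_k!$, its invariance under adding $m!$ gives $r^{k+1}\mid m!$, contrary to the choice of $k$. ∎

## 9. Descending an algebraic closure from $N[b_0]$ to $N$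

**Proposition 14.** $N\models$ ACl.

*Proof.* Let $K\in N$ be a field, and form $\mathrm{Pol}$ and $B$ from it in $N$ as in Section 3. The models $N\subseteq N[b_0]$ have the same finite sequences of elements of $K$ and of $B$. Polynomials are finite objects, and membership in the ideal $I$ is witnessed by finite combinations. So $N[b_0]$ computes the same $\mathrm{Pol}$ and the same $B$, and Lemma 3 applies in both models. The group $W$ may have more elements in $N[b_0]$ than in $N$; the finite groups $W_E$ are the same in both.

**Step 1: prime ideals along the branches.** The purpose is a recipe in $N$ that turns each branch $b=b_0+z$ into a prime ideal. By Lemma 12 and Lemma 5, $B$ has a prime ideal in $N[b_0]$. Apply Lemma 13 with $X=B$, all $F_x=\{0,1\}$, and $\Phi(b,h)$ saying "$h^{-1}(1)$ is a prime ideal of $B$". We get a function $a\mapsto(n_a,\eta_a)$ in $N$ such that for every $b=b_0+z$ the set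
$$\mathfrak m_b:=\{a\in B:\eta_a(b_{n_a})=1\}$$
is a prime ideal of $B$. By Lemma 3(iii), $B/\mathfrak m_b$ is an algebraic closure of $K$ in $N[b_0]$.

**Step 2: transition maps between consecutive branches.** The purpose is a recipe in $N$ for identifying $B/\mathfrak m_b$ with $B/\mathfrak m_{b+1}$. By Lemma 6 in $N[b_0]$, for each $b=b_0+z$ there is $w\in W$ with $w(\mathfrak m_b)=\mathfrak m_{b+1}$. Apply Lemma 13 with $X=\mathrm{Pol}$, $F_f=S_{d_f}$, and $\Phi(b,h)$ saying "$h(\mathfrak m_b)=\mathfrak m_{b+1}$"; its parameters ($B$, $\sigma$, the recipe of Step 1) are in $N$. We get in $N$ a function $f\mapsto(n_f,\lambda_f)$ with $\lambda_f:T_{n_f}\to S_{d_f}$ such that, with $w_b:=(\lambda_f(b_{n_f}))_{f\in\mathrm{Pol}}\in W$,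
$$w_b(\mathfrak m_b)=\mathfrak m_{b+1}\qquad\text{for all }b=b_0+z,\ z\in\mathbb Z.\tag{2}$$

**Step 3: the candidate in $N$.** In $N$ let $R=\varinjlim_nB^{T_n}$, where a function $T_n\to B$ is identified with its pullbacks along the maps $T_{n'}\to T_n$, $n'\ge n$. (A function on the pair $T_2$, for example, becomes the function on the $6$-cycle $T_3$ that is constant on the two $\sigma^2$-orbits.) The maps $T_{n'}\to T_n$ are onto, so the pullbacks are injective, and $R$ is a $K$-algebra under pointwise operations. For a branch $b$ and $g\in R$ represented by $g:T_n\to B$ put $g(b)=g(b_n)$. Using definability of forcing, define in $N$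
$$R_0=\{g\in R:1\Vdash g(\dot b+1)-w_{\dot b}(g(\dot b))\in\mathfrak m_{\dot b+1}\},\qquad\mathfrak J=\{g\in R_0:1\Vdash g(\dot b)\in\mathfrak m_{\dot b}\},$$
and $L=R_0/\mathfrak J$. By (1), both conditions may be tested on the branches $b=b_0+z$, $z\in\mathbb Z$; the first says
$$g(b+1)\equiv w_b(g(b))\pmod{\mathfrak m_{b+1}}\qquad\text{for all }b=b_0+z.\tag{3}$$
Since each $w_b$ is a $K$-algebra automorphism of $B$ and each $\mathfrak m_{b+1}$ is an ideal, (3) is preserved by sums and products and holds for the constants in $K$. So $R_0$ is a subring of $R$ containing $K$, and $\mathfrak J$ is an ideal of $R_0$.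

**Step 4: in $N[b_0]$, evaluation at $b_0$ induces a $K$-algebra isomorphism $L\to B/\mathfrak m_{b_0}$.** The map $g\mapsto g(b_0)\bmod\mathfrak m_{b_0}$ is a $K$-algebra homomorphism on $R_0$, and it kills $\mathfrak J$ by definition.

*Injectivity.* Let $g\in R_0$ with $g(b_0)\in\mathfrak m_{b_0}$. For $b=b_0+z$, (3) shows that $g(b+1)\in\mathfrak m_{b+1}$ iff $w_b(g(b))\in\mathfrak m_{b+1}$, and by (2) the latter holds iff $g(b)\in\mathfrak m_b$. So $g(b)\in\mathfrak m_b\Leftrightarrow g(b+1)\in\mathfrak m_{b+1}$. By induction in both directions, $g(b_0+z)\in\mathfrak m_{b_0+z}$ for all $z\in\mathbb Z$, and $g\in\mathfrak J$ by (1).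

*Surjectivity.* Let $a\in B$; choose a finite nonempty $E\subset\mathrm{Pol}$ with $a\in B_E$. We must find $g\in R_0$ with $g(b_0)=a$. Let $n=\max_{f\in E}n_f$, and let $u_z\in W_E$ be the restriction of $w_{b_0+z}$ to $E$. It is computed from the nodes $(b_0+z)_{n_f}$, $f\in E$, so it depends only on $z\bmod n!$. Put
$$v_0=1,\qquad v_{z+1}=u_zv_z\quad(z\ge0).$$
We want to set $g(b_0+z)=v_z(a)$, and for this we need $v_z$ to be periodic in $z$. First, $v_{z+n!}=v_zv_{n!}$ for all $z\ge0$. This is clear for $z=0$, and inductively
$$v_{z+1+n!}=u_{z+n!}v_{z+n!}=u_zv_zv_{n!}=v_{z+1}v_{n!}.$$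
Let $q=|W_E|$. By iteration and Lagrange's theorem, $v_{z+qn!}=v_zv_{n!}^{\,q}=v_z$. So $v_z$ depends only on $z$ mod $qn!$.

Choose $n'\ge n$ with $qn!\mid n'!$, and define
$$g:T_{n'}\to B,\qquad g\big((b_0+z)_{n'}\big)=v_z(a)\quad(z\ge0).$$
This is well defined, since the node $(b_0+z)_{n'}$ determines $z$ mod $n'!$, hence mod $qn!$. And $g\in N$, being a function from a finite set in $N$ to $B\in N$, although it was found using $b_0$. For $z\in\mathbb Z$ choose $z'\ge0$ with $z'\equiv z\pmod{n'!}$. Then $u_{z'}=u_z$. Since $v_{z'}(a)\in B_E$, where $w_{b_0+z}$ acts as $u_z$,
$$g(b_0+z+1)=v_{z'+1}(a)=u_{z'}v_{z'}(a)=w_{b_0+z}\big(g(b_0+z)\big).$$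
So (3) holds, even with equality. Hence $g\in R_0$, and $g(b_0)=v_0(a)=a$.

**Step 5: return to $N$.** By Step 4, in $N[b_0]$ the ring $L$, with $K$ embedded as constants, is an algebraic closure of $K$. That $L$ is a field, that it is algebraic over $K$, and that it is algebraically closed are statements about elements and finite sequences of elements of $K$ and $L$. These are the same in $N$ and in $N[b_0]$, and $L$, with its ring structure and the map $K\to L$, is in $N$. So $L$ is an algebraic closure of $K$ in $N$. ∎

Together with Section 8 we have $N\models$ ZF + ACl + $\neg$UL. By the remarks on relative consistency in Section 5 this proves Theorem 1, and it completes the proof of Theorem 2(a) and (b).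

## 10. Two algebraic closures of $\mathbb Q$

We prove Theorem 2(c) by the twisting of Section 1, now with an automorphism of infinite order and along the whole tree.

Let $\overline{\mathbb Q}\in M\subseteq N$ be an algebraic closure of $\mathbb Q$ in $M$. It is countable in $M$, hence in $N$. By absoluteness of statements about finite sequences it is an algebraic closure of $\mathbb Q$ in $N$ as well. Let $\tau\in M$ be an automorphism of $\overline{\mathbb Q}$ of infinite order. Such a $\tau$ exists: since $\mathrm{Gal}(\mathbb Q(\mu_{3^n})/\mathbb Q)=(\mathbb Z/3^n)^\times$ for each $n$, there is an automorphism of $\bigcup_n\mathbb Q(\mu_{3^n})$ that raises every root of unity of $3$-power order to its fourth power. It extends to an automorphism $\tau$ of $\overline{\mathbb Q}$ in $M$, where AC holds. For $d\ge1$, $\tau^d$ raises these roots of unity to the power $4^d$, and $3^n\nmid4^d-1$ for large $n$, so $\tau^d\ne1$.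

In $N$ let
$$L_\tau=\Big\{g\in\varinjlim_n\overline{\mathbb Q}^{\,T_n}:\ g\circ\sigma=\tau\circ g\Big\}.$$

**Step 1: $L_\tau$ is an algebraic closure of $\mathbb Q$ in $N$.** It is a ring, as $\tau$ is a ring automorphism. In $N[b_0]$ the map $g\mapsto g(b_0)$ is a ring isomorphism $L_\tau\to\overline{\mathbb Q}$. It is injective because $g(b_0+z)=\tau^z(g(b_0))$ for $z\in\mathbb Z$ and every node lies on some $b_0+z$. For surjectivity let $\alpha\in\overline{\mathbb Q}$. Its $\tau$-orbit consists of roots of its minimal polynomial, so it has a finite size $q$. Choose $n$ with $q\mid n!$. Then $(b_0+z)_n\mapsto\tau^z\alpha$ is a well-defined function on $T_n$. It lies in $N$ as a finite function, it satisfies $g\circ\sigma=\tau\circ g$, and its value at $b_0$ is $\alpha$. As in Step 5 of Section 9, being an algebraic closure of $\mathbb Q$ passes from $N[b_0]$ to $N$.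

**Step 2: $L_\tau$ cannot be well-ordered in $N$.** Suppose $<$ well-orders $L_\tau$ in $N$. The purpose is to extract from $<$ a subset of $\mathbb T$ that violates Lemma 10. In $M$ let $(f_k)_{k<\omega}$ enumerate irreducible polynomials over $\mathbb Q$ such that each $\mathbb Q[Y]/(f_k)$ is Galois over $\mathbb Q$ and every finite Galois extension of $\mathbb Q$ occurs up to isomorphism; this is possible by the primitive element theorem. Let $g_k$ be the $<$-least root of $f_k$ in $L_\tau$. Let $n_0<n_1<\cdots$ be chosen successively least such that $g_k$ is represented on $T_{n_k}$. Since $f_k(g_k)=0$ holds pointwise, the values of $g_k$ on $T_{n_k}$ are roots of $f_k$ in $\overline{\mathbb Q}$. Let $\alpha_k$ be the least of these values in a fixed well-order of $\overline{\mathbb Q}$ from $M$. Put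
$$Y=\bigcup_k\{t\in T_{n_k}:g_k(t)=\alpha_k\}\in N.$$
By Lemma 10, $Y$ is $\sigma^{m!}$-invariant for some $m\ge1$. Fix $k$. As $\alpha_k$ is a value of $g_k$, there is $t\in Y\cap T_{n_k}$. Since the $n_k$ are distinct, $Y\cap T_{n_k}=\{t\in T_{n_k}:g_k(t)=\alpha_k\}$, and $\sigma^{m!}t$ is in this set too. The relation $g_k\circ\sigma=\tau\circ g_k$ holds on $T_{n_k}$, because pullbacks are injective. Hence
$$\alpha_k=g_k(\sigma^{m!}t)=\tau^{m!}(g_k(t))=\tau^{m!}(\alpha_k).$$
Being a root of $f_k$, $\alpha_k$ generates a Galois extension of $\mathbb Q$ isomorphic to $\mathbb Q[Y]/(f_k)$; inside $\overline{\mathbb Q}$ this extension is unique. So $\tau^{m!}$ is trivial on every finite Galois extension of $\mathbb Q$ in $\overline{\mathbb Q}$. Every element of $\overline{\mathbb Q}$ lies in one of these, so $\tau^{m!}=1$, contrary to the infinite order of $\tau$.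

**Step 3: the two closures.** An isomorphism $L_\tau\to\overline{\mathbb Q}$ in $N$ would carry a well-ordering of the countable field $\overline{\mathbb Q}$ back to $L_\tau$, which Step 2 excludes. So $\overline{\mathbb Q}$ and $L_\tau$ are non-isomorphic algebraic closures of $\mathbb Q$ in $N$. This proves Theorem 2(c). ∎
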